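\title{Essential enhancements lower the critical point of site percolation on $\mathbb{Z}^d$}

\begin{abstract}
An enhancement of site percolation on $\mathbb{Z}^d$ is a translation-invariant local rule that, at randomly activated sites, opens additional sites and adds bonds. It is essential if a single activation can create a doubly-infinite path. We prove that for every $d\ge 2$ and every essential enhancement, monotone or not, the model with activation density $s>0$ percolates for all $p>p_c-c\min(s,s_0)$. This answers a question posed for $d\ge4$. We also show that the linear order in $s$ is optimal, and we treat enhancements that become essential only through several simultaneous activations. The proof compares sites that are pivotal for the configuration with sites that are pivotal for the activations. The local surgery behind this comparison fails when the two arms at a pivotal site are locked against each other. We show that locked arms must visit a long string of sites, chosen from a bounded number of strings, and that a nearby site is pivotal whatever the states on the string; locked pivotal sites are therefore rare enough to be absorbed.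
\end{abstract}

\section{Introduction}\label{sec:intro}

In site percolation every site of $\mathbb{Z}^d$ is open with probability $p$, independently, and an infinite cluster of open sites appears when $p$ passes a critical value $p_c$. Suppose that we help the open sites: at a sparse random set of places we apply a local rule that may open further sites or add further bonds. The critical value cannot go up. This paper is about whether it must go down, however sparse the help is.

\subsection{The model and the problem}

Throughout, $d\ge2$. We write $|v|$ for the $\ell^1$ norm and $\|v\|$ for the sup norm of $v\in\mathbb{Z}^d$, and $\Lambda_n=\{v\in\mathbb{Z}^d:\|v\|\le n\}$. \emph{Neighbor} always means nearest neighbor in $\mathbb{Z}^d$, that is, a site at $\ell^1$ distance $1$. A configuration is an element $\omega\in\{0,1\}^{\mathbb{Z}^d}$, identified with its set of open sites. The critical probability $p_c=p_c(\mathbb{Z}^d)$ is the infimum of those $p$ for which, with sites open independently with probability $p$, there is an infinite cluster of open sites with positive probability. We use that $0<p_c<1$ for $d\ge2$ \cite{BH,Gr}. By the monotone coupling of different densities,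 translation invariance and a union bound over sites, a given site lies in an infinite open cluster with positive probability if $p>p_c$ and with probability zero if $p<p_c$.

Fix a finite range $r$. An \emph{enhancement} is a rule $E_0$ that assigns to each $\eta\in\{0,1\}^{\Lambda_r}$ a set of additional open sites in $\Lambda_r$ and a set of additional bonds, that is, unordered pairs of sites of $\Lambda_r$; both sets may be empty. No monotonicity of $E_0$ in $\eta$ is assumed. We take $r\ge1$, since a rule of range $0$ is also a rule of range $1$. Given a configuration $\omega$ and a set $\Gamma\subseteq\mathbb{Z}^d$ of \emph{activated} sites, the enhanced configuration $E(\omega,\Gamma)$ is the following graph. For each $y\in\Gamma$, apply $E_0$ to the restriction of $\omega$ to $y+\Lambda_r$, translated to $\Lambda_r$; the resulting sites, translated by $y$, are declared open, and the resulting bonds, translated by $y$, are added. The vertices of $E(\omega,\Gamma)$ are the sites that are open in $\omega$ or declared open. Two vertices are adjacent if they are neighbors or are joined by an added bond; an added bond with an endpoint that is not a vertex is not used. Clusters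 are the connected components of this graph. Every activated site reads $\omega$ itself and not the output of other activations, so $E(\omega,\Gamma)$ increases with $\Gamma$. It need not increase with $\omega$. The graph $E(\omega,\emptyset)$ is the graph of open sites of $\omega$ with nearest-neighbor edges, and we call it simply $\omega$.

A \emph{doubly-infinite path} in one of these graphs is an injective sequence $(v_n)_{n\in\mathbb{Z}}$ of vertices with consecutive terms adjacent. The enhancement is \emph{essential} if there is a configuration $\omega$ that contains no doubly-infinite path while $E(\omega,\{0\})$ contains one.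

For $p,s\in[0,1]$ let $\mathbb{P}_{p,s}$ be the law under which sites are open independently with probability $p$ and, independently of this, sites are activated independently with probability $s$. We say that $\mathbb{P}_{p,s}$ \emph{percolates} if $E(\omega,\Gamma)$ has an infinite cluster with positive probability.

Aizenman and Grimmett claimed that for any essential enhancement and every $s>0$ there is $\tau(s)<p_c$ such that $\mathbb{P}_{p,s}$ percolates for all $p\in(\tau(s),p_c)$. This has been rigorously established for site percolation on $\mathbb{Z}^2$, $\mathbb{Z}^3$ and the triangular lattice, and for bond percolation on $\mathbb{Z}^d$ for all $d\ge2$; the remaining case is posed as an open problem in \cite{AG}.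

\medskip
\noindent\textbf{Problem.} \emph{Let $d\ge4$. Is it true that for every essential enhancement of site percolation on $\mathbb{Z}^d$ and every $s>0$ there is $\tau(s)<p_c(\mathbb{Z}^d)$ such that $\mathbb{P}_{p,s}$ percolates for every $p\in(\tau(s),p_c(\mathbb{Z}^d))$?}

\subsection{Three rules}

The following rules, all of range $1$, show what the definition measures and which answer to expect. Let $e_1,\dots,e_d$ be the standard basis.

\begin{example}\label{ex:open}
Let $E_0$ declare the site $0$ open, whatever $\eta$ is. This rule is essential: take for $\omega$ the first coordinate axis without the origin. The enhanced model is site percolation with density $p+(1-p)s$, and for $s<1$ this density exceeds $p_c$ exactly when $p>p_c-s(1-p_c)/(1-s)$. The critical point moves by an amount of order $s$.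
\end{example}

\begin{example}\label{ex:useless}
Let $E_0$ add the bond $\{e_1,e_2\}$ if $0$ is open, and do nothing otherwise. No site is ever declared open, so a bond that is used joins two open neighbors of an open site. The clusters of $E(\omega,\Gamma)$ are those of $\omega$, and the critical point does not move. Some hypothesis on the rule is therefore needed.
\end{example}

One activation at $0$ changes the graph only inside $\Lambda_r$, so an infinite self-avoiding path in $E(\omega,\{0\})$ has a tail in $\omega$: a single activation never creates an infinite cluster where there was none. What it can do is join two infinite clusters, and essentiality asks that this be possible. Near $p_c$ long connections are built from pieces that just fail or just succeed to meet, and a rule that can join two long pieces should act like a small increase of $p$, proportional to the density $s$ of places where it is applied. Example~\ref{ex:open} supports the guess that the answer is yes and that the shift is of order $s$.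

\begin{example}\label{ex:two}
Let $E_0$ declare $0$ open if at most one neighbor of $0$ is open in $\eta$. This rule is not monotone in $\eta$. It is not essential: if the activation at $0$ opens $0$, then $0$ has degree at most $1$ in $E(\omega,\{0\})$ and lies on no doubly-infinite path. Two activations do create such a path: if $\omega$ is the first coordinate axis without $0$ and $e_1$, then $E(\omega,\{0,e_1\})$ contains the whole axis. Two prescribed sites are activated with probability $s^2$, so one expects a shift of at least order $s^2$.
\end{example}

\subsection{Results}

\begin{theorem}\label{thm:main}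
Let $d\ge2$ and let $E_0$ be an essential enhancement. There are $c,s_0>0$ such that for every $s\in(0,1]$ the law $\mathbb{P}_{p,s}$ percolates for every $p>p_c-c\min(s,s_0)$.
\end{theorem}

With $\tau(s)=p_c-c\min(s,s_0)$ this answers the Problem in the affirmative. The linear order in $s$ cannot be improved as $s\downarrow0$.

\begin{theorem}\label{thm:upper}
Let $d\ge 2$. For any enhancement, essential or not, there are $C,s_1>0$ such that $\mathbb{P}_{p,s}$ does not percolate when $0<s\le s_1$ and $p<p_c-Cs$.
\end{theorem}

The third result covers rules such as that of Example~\ref{ex:two}.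

\begin{theorem}\label{thm:multi}
Let $d\ge 2$. Suppose that for some configuration $\omega$ without doubly-infinite path and some finite set $F$ with $|F|=b$, the graph $E(\omega,F)$ contains a doubly-infinite path. Then there are $c,s_0>0$ such that $\mathbb{P}_{p,s}$ percolates for every $s\in(0,1]$ and every $p>p_c-c\min(s,s_0)^b$.
\end{theorem}

Theorem~\ref{thm:main} is the case $F=\{0\}$ of Theorem~\ref{thm:multi}, and we prove the two together. The extra activations appear as a finite set $J$ with $|J|\le b-1$; a reader interested in Theorem~\ref{thm:main} alone may take $J=\emptyset$ everywhere.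

Section~\ref{sec:pivotal} recalls Russo's formula and proves Theorem~\ref{thm:upper}, which shows the method of comparing pivotal sites in its easy direction. Section~\ref{sec:lock} explains by hand why the other direction is hard and how we get around the difficulty. Sections~\ref{sec:gadget}--\ref{sec:string} contain the local analysis at a pivotal site, and Sections~\ref{sec:ineq} and~\ref{sec:final} turn it into a differential inequality and integrate it.

\section{Pivotal sites, and the proof of Theorem~\ref{thm:upper}}\label{sec:pivotal}

\subsection{Two tools}

Let $\xi=(\xi_i)_{i\in I}$ be finitely many independent $\{0,1\}$-valued coordinates with $P(\xi_i=1)=q_i$, and let $\xi^{i\to1}$ and $\xi^{i\to0}$ be obtained from $\xi$ by setting the $i$-th coordinate to $1$ and to $0$. For an event $H$ we have $P(H)=q_iP(\xi^{i\to1}\in H)+(1-q_i)P(\xi^{i\to0}\in H)$, where the two probabilities on the right do not depend on $q_i$. This gives \emph{Russo's formula}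
\begin{equation}\label{eq:russo0}
\frac{\partial P(H)}{\partial q_i}=P\big(\xi^{i\to1}\in H,\ \xi^{i\to0}\notin H\big)-P\big(\xi^{i\to1}\notin H,\ \xi^{i\to0}\in H\big).
\end{equation}
Coordinate $i$ is \emph{pivotal} for $H$ at $\xi$ if $\xi^{i\to1}\in H$ and $\xi^{i\to0}\notin H$; this does not depend on $\xi_i$. If $H$ is increasing in the $i$-th coordinate, the second term in \eqref{eq:russo0} vanishes. In general the derivative is at most the probability that $i$ is pivotal.

The second tool bounds the probability of an event by that of the event into which a local modification maps it. We write $P(\xi)$ for the probability of a single point and call it the \emph{weight} of $\xi$.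

\begin{lemma}\label{lem:map}
Let $\mathcal{X},\mathcal{Y}$ be events in a finite probability space and $\Phi:\mathcal{X}\to\mathcal{Y}$ a map such that $P(\xi)\le K\,P(\Phi(\xi))$ for all $\xi\in\mathcal{X}$ and every point of $\mathcal{Y}$ has at most $N$ preimages. Then $P(\mathcal{X})\le KN\,P(\mathcal{Y})$.
\end{lemma}

\begin{proof}
$P(\mathcal{X})\le K\sum_{\xi\in\mathcal{X}}P(\Phi(\xi))\le KN\sum_{\xi'\in\mathcal{Y}}P(\xi')$.
\end{proof}

\subsection{An activation is worth at most a bounded number of open sites}

\begin{proof}[Proof of Theorem~\ref{thm:upper}]
We replace the rule by the most generous one, which is monotone. Let $\omega^+=\omega\cup(\Gamma+\Lambda_r)$, with nearest-neighbor adjacency. Every vertex of $E(\omega,\Gamma)$ lies in $\omega^+$, and an added bond joins two sites of a box $y+\Lambda_r\subset\omega^+$, which is connected. So each cluster of $E(\omega,\Gamma)$ lies in a cluster of $\omega^+$, and it suffices to exclude infinite clusters of $\omega^+$. Let $G_n$ be the event that the origin is connected in $\omega^+$ to a site outside $\Lambda_n$, and let $\psi_n(p,s)=\mathbb{P}_{p,s}(G_n)$. The event $G_n$ depends on finitely many coordinates and is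 increasing in $\omega$ and in $\Gamma$. By \eqref{eq:russo0}, $\partial_p\psi_n$ is the sum over $u$ of the probability that the state of $u$ is pivotal, and $\partial_s\psi_n$ is the sum over $y$ of the probability that the activation of $y$ is pivotal.

Let $N=|\Lambda_r|$, $p\in[p_c/2,p_c]$ and $s\le\frac12$. Suppose that the activation of $y$ is pivotal at $(\omega,\Gamma)$ and $y\notin\Gamma$. Then $G_n$ fails at $(\omega,\Gamma)$, and it holds at $(\omega\cup(y+\Lambda_r),\Gamma)$, because this pair has the same $\omega^+$ as $(\omega,\Gamma\cup\{y\})$. Open the sites of $y+\Lambda_r$ one after another in a fixed order. At some step $G_n$ begins to hold; let $u\in y+\Lambda_r$ be the site opened at that step and $\omega''$ the configuration just before it. The state of $u$ is pivotal at $(\omega'',\Gamma)$. The weight of $\omega$ is at most $((1-p)/p)^{j}\le(2/p_c)^N$ times that of $\omega''$, where $j\le N$ sites were opened, and for given $y$ and $u$ each $\omega''$ has at most $2^N$ preimages. Pivotality of the activation of $y$ is independent of the event $y\notin\Gamma$, which has probability at least $\frac12$. Lemma~\ref{lem:map}, applied separately for each value of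 $u$, gives
\[
\mathbb{P}_{p,s}(\text{activation of $y$ is pivotal})\le2\cdot2^N(2/p_c)^N\sum_{u\in y+\Lambda_r}\mathbb{P}_{p,s}(\text{state of $u$ is pivotal}).
\]
Each $u$ lies in $N$ boxes $y+\Lambda_r$, so $\partial_s\psi_n\le C\,\partial_p\psi_n$ with $C=2N2^N(2/p_c)^N$.

Fix $s_1$ with $0<s_1<\min(\frac12,p_c/(2C))$ and let $0<s\le s_1$. If $p\ge p_c/2$ and $p+Cs<p_c$, the function $\sigma\mapsto\psi_n(p+C(s-\sigma),\sigma)$ on $[0,s]$ has derivative $\partial_s\psi_n-C\partial_p\psi_n\le0$, so $\psi_n(p,s)\le\psi_n(p+Cs,0)$. The right side tends, as $n\to\infty$, to the probability that the origin is in an infinite cluster at density $p+Cs<p_c$, which is $0$. If $p<p_c/2$, then $\psi_n(p,s)\le\psi_n(p_c/2,s)\to0$, because $\psi_n$ increases in $p$ and $p_c/2+Cs<p_c$. In both cases the origin, and by translation invariance every site, is almost surely in no infinite cluster of $\omega^+$.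
\end{proof}

\subsection{The crossing event of the enhanced model}

From now on $o$ denotes the origin of $\mathbb{Z}^d$ in its role as the root of the crossing event. Let $H_n$ be the event that $o$ is open in $E(\omega,\Gamma)$ and connected in $E(\omega,\Gamma)$ to a site outside $\Lambda_n$. Every edge of $E(\omega,\Gamma)$ has sup-length at most $2r$, so a path from $o$ stopped at its first site outside $\Lambda_n$ stays in $\Lambda_{n+2r}$. The graph on $\Lambda_{n+2r}$ is determined by the activations in $\Lambda_{n+3r}$ and the states in $\Lambda_{n+4r}$. Hence $H_n$ depends only on $(\omega,\Gamma)$ in $\Lambda_{n+4r}$. The event $H_n$ is increasing in $\Gamma$ and decreasing in $n$, and $\bigcap_nH_n$ is the event that $o$ lies in an infinite cluster.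

Write $\omega^x$ and $\omega_x$ for $\omega$ with the site $x$ opened and closed. A site $x$ is \emph{p-pivotal} at $(\omega,\Gamma)$ if $H_n$ holds at $(\omega^x,\Gamma)$ and fails at $(\omega_x,\Gamma)$. A site $y$ is \emph{s-pivotal} at $(\omega,\Gamma)$ if $H_n$ holds at $(\omega,\Gamma\cup\{y\})$ and fails at $(\omega,\Gamma\setminus\{y\})$. We shall need site densities $p_v$ that vary with $v$. For a product measure $P$ with site densities $p_v$ and activation density $s$, and $\theta=P(H_n)$, formula \eqref{eq:russo0} gives
\begin{equation}\label{eq:russo}
\frac{\partial\theta}{\partial p_v}\le P(v\text{ is p-pivotal}),\qquad\frac{\partial\theta}{\partial s}=\Sigma_s:=\sum_yP(y\text{ is s-pivotal}).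
\end{equation}
The first relation is only an inequality because $H_n$ need not be monotone in $\omega$. It points in the direction we need: it bounds what is lost when a density is lowered.

\section{Locked arms}\label{sec:lock}

To prove Theorem~\ref{thm:main} we need the reverse of the comparison just made, roughly $\sum_xP(x\text{ is p-pivotal})\le C\,\Sigma_s$. Then $\theta$ does not decrease when $s$ grows from $0$ to $s_*$ while $p$ decreases by $s_*/C$, and one can start slightly above $p_c$ and end below it. This section describes informally the natural way to this inequality, the point at which it breaks down, and the repair.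

Let $x$ be p-pivotal, far from $o$ and from the boundary of $\Lambda_n$, with no activated site nearby. When $x$ is closed there are two open paths, the \emph{arms}, one from $o$ and one from outside $\Lambda_n$, that end at neighbors of $x$ and lie in different clusters. Take a ball $D$ around $x$. Keep each arm until it first enters $D$, and close everything else in $D$. At the center place a fixed configuration, the \emph{gadget}, with two ports that are connected if and only if $x$ is activated; essentiality provides it. Finally open two paths in $D$ from the arms to the ports. Now $x$ is s-pivotal, the change was local, and Lemma~\ref{lem:map} applies.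

If the randomness sat on the bonds, the two new paths would only have to be vertex-disjoint, since all bonds off the paths could be closed. For sites they must also be nonadjacent, to each other and to the retained part of the other arm, and this is not always possible. Put $x$ at the origin of coordinates, let $D_0=\{v:|v|\le\kappa\}$, and let $e$ and $f_1$ be orthogonal vectors in $\{\pm e_1,\dots,\pm e_d\}$. Suppose that one arm, $P_0$, first enters $D_0$ at the corner $w_0=\kappa e$, and the other, $P_1$, at $w_1=(\kappa-1)e+f_1$; see Figure~\ref{fig:lock}. The only neighbor of $w_0$ in $D_0$ is $z=(\kappa-1)e$, and $z$ is a neighbor of $w_1$. The arm $P_0$ cannot be continued into $D_0$ without touching $P_1$. The arms are \emph{locked}.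

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.7]
\fill[gray!15] (-3,2)--(0,5)--(5,0)--(-3,0)--cycle;
\foreach \i in {-3,...,5} \foreach \j in {0,...,6} \fill[gray] (\i,\j) circle (0.05);
\foreach \n in {0,2,4} {\fill (\n,5-\n) circle (0.16); \node[above right] at (\n,5-\n) {$w_{\n}$};}
\foreach \n in {1,3,5} {\draw[thick,fill=white] (\n,5-\n) circle (0.16); \node[above right] at (\n,5-\n) {$w_{\n}$};}
\node at (0,4) {$\times$};
\node[below left] at (0,4) {$z$};
\draw[dashed] (-3.5,4.5)--(5.6,4.5) node[right] {$D_1$ lies below};
\draw[dashed] (-3.5,3.5)--(5.6,3.5) node[right] {$D_2$ lies below};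
\draw[->] (-5.5,0)--(-5.5,1) node[above] {$e$};
\draw[->] (-5.5,0)--(-4.5,0) node[right] {$f$};
\end{tikzpicture}
\caption{A locked string at the corner $\kappa e$ of the $\ell^1$ ball $D_0$ (shaded), in the plane spanned by $e$ and a unit vector $f\perp e$. The black sites lie on one arm and the white sites on the other; the arms reach these sites from outside the plane. The closed site $z$ is a neighbor of $w_0$ and of $w_1$, so opening it joins the arms. The sets $D_1,D_2,\dots$ are obtained from $D_0$ by removing the top layers.}
\label{fig:lock}
\end{figure}

Two observations lead out of the lock.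

\emph{The site $z$ is itself p-pivotal.} With $x$ closed, opening $z$ joins the initial segments of the arms that end at $w_0$ and $w_1$. So a lock of this shape at $x$ has probability at most $(1-p)^{-1}P(z\text{ is p-pivotal})$. One would like to move this term to the left side of the inequality to be proved. But there are $2d(2d-2)$ choices of $(e,f_1)$, the total coefficient $2d(2d-2)/(1-p)$ exceeds $1$, and nothing is gained yet.

\emph{A second attempt either succeeds or reveals another open site.} Remove the corner: let $D_1=D_0\setminus\{w_0\}$ and keep each arm until it first enters $D_1$. The arm $P_1$ still enters at $w_1$, whose neighbors in $D_1$ are $z$ and $w_1-e$. The site $z$ is excluded, since $w_0$ is on the retained part of $P_0$. All neighbors of $w_1-e$ lie in $D_1$, so the step to $w_1-e$ is excluded only if the site at which $P_0$ enters $D_1$ is such a neighbor. An entry site has a neighbor outside $D_1$, so its norm is $\kappa$ or its $e$-coordinate is $\kappa-1$. Among the neighbors of $w_1-e$ other than $w_1$, this leaves only the sites $w_2=w_1-e+f_2$ of norm $\kappa$ with $f_2\perp e$. So $P_1$ is stuck again only if such a site $w_2$ is open. This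 site lies in $D_0$, and the pivotality of $z$ uses only the parts of the arms outside $D_0$ together with $w_0$ and $w_1$. The state of $w_2$ is free for the event that $z$ is pivotal and forced for the event that the lock persists, and this gains a factor $p$.

Removing the top layers of the ball one after another, we find that all attempts fail only if the arms visit alternately a chain $w_0,w_1,\dots,w_M$ on the boundary of $D_0$, and we gain a factor of order $p^M$. There remains the entropy of the chain. A priori each step $w_{n+1}-w_n=f_{n+1}-e$ may choose among several directions, there are at least $(d-1)^M$ chains, and this number may beat $p^M$. The last step of the analysis shows, by three more attempts at surgery, that the chain is straight from $w_3$ on. Then there are at most $(2d)^4$ chains, the coefficient is $O(p^{M})$ with a constant independent of $M$, and for large $M$ the locked pivotal sites can be absorbed.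

\section{The gadget}\label{sec:gadget}

We fix vocabulary for the rest of the paper. A \emph{unit vector} is one of $\pm e_1,\dots,\pm e_d$. With respect to a unit vector $e$, the \emph{height} of $v$ is $v\cdot e$, the \emph{lateral part} is $v^\perp=v-(v\cdot e)e$, and unit vectors orthogonal to $e$ are \emph{lateral}. Two sets of sites are \emph{separated} if their $\ell^1$ distance is at least $2$, that is, if they are disjoint and no site of one is a neighbor of a site of the other. To \emph{align} a coordinate of a site means to move it toward $0$ in unit steps until it is a multiple of $10$; this takes at most $9$ steps.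

The following lemma is the only place where the hypothesis on the enhancement is used. It turns an infinite configuration into a finite switch whose two ports lie on the lattice $10\mathbb{Z}^d$, so that they can be reached later along a coarse grid.

\begin{lemma}\label{lem:gadget}
Under the hypothesis of Theorem~\ref{thm:multi} there are a set $J\not\ni0$ with $|J|\le b-1$, integers $\rho\ge r$ and $k\ge1$ with $10k\ge\rho+60$ and $(J\cup\{0\})+\Lambda_r\subset\Lambda_\rho$, distinct sites $\pi_+,\pi_-\in10\mathbb{Z}^d$ of sup norm $10k$, sites $\pi'_+,\pi'_-$, and a configuration $\zeta$ whose open sites lie in $Q=\Lambda_{10k-1}$, such that: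
\begin{enumerate}
\item[(i)] the open sites of $\zeta$ of sup norm $10k-1$ are exactly $\pi'_+$ and $\pi'_-$, and the only neighbor of $\pi'_\pm$ outside $Q$ is $\pi_\pm$;
\item[(ii)] $\pi'_+$ and $\pi'_-$ lie in different clusters of $E(\zeta,J)$;
\item[(iii)] $\pi'_+$ and $\pi'_-$ lie in the same cluster of $E(\zeta,J\cup\{0\})$.
\end{enumerate}
\end{lemma}

\begin{proof}
Activate the sites of $F$ one at a time. At the start there is no doubly-infinite path and at the end there is one. Translate so that the site whose activation first creates such a path is $0$, and let $J$ be the set of sites activated earlier. We obtain a configuration $\omega^*$ such that $E(\omega^*,J)$ has no doubly-infinite path while $E(\omega^*,J\cup\{0\})$ has one, say $(v_n)_{n\in\mathbb{Z}}$.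

\emph{Two rays in different clusters.} Choose $N$ with $v_n\notin(J\cup\{0\})+\Lambda_r$ for $|n|\ge N$. Activations in $J\cup\{0\}$ add sites and bonds only in that set, so $(v_n)_{n\ge N}$ and $(v_{-n})_{n\ge N}$ are disjoint nearest-neighbor rays of open sites of $\omega^*$. They lie in different clusters of $E(\omega^*,J)$. Otherwise take a shortest path in $E(\omega^*,J)$ from one ray to the other. It meets the rays only at its two ends, and together with the tails of the rays that start at these ends it forms a doubly-infinite path in $E(\omega^*,J)$.

\emph{Exit sites.} Choose $\rho$ so large that $\Lambda_\rho$ contains $(J\cup\{0\})+\Lambda_r$ and all $v_n$ with $|n|\le N$. Let $n_+>N$ and $n_->N$ be the first indices with $t_+:=v_{n_+}\notin\Lambda_\rho$ and $t_-:=v_{-n_-}\notin\Lambda_\rho$. Each of $t_\pm$ is reached by a nearest-neighbor step out of $\Lambda_\rho$, in the direction of a unit vector $\nu_\pm$; so $t_\pm\cdot\nu_\pm=\rho+1$ and the other coordinates of $t_\pm$ are at most $\rho$ in modulus. The sites $t_+,t_-$ lie in different clusters of $E(\omega^*,J)$; in particular $|t_+-t_-|\ge2$. The path $v_{-n_-},\dots,v_{n_+}$ joins them in $E(\omega^*,J\cup\{0\})$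 inside $\Lambda_\rho\cup\{t_+,t_-\}$.

\emph{Leads.} Let $10k\ge\rho+60$. We construct nearest-neighbor paths $\gamma_\pm$ from $t_\pm$ to sites $\pi_\pm$; on $\gamma_\pm$, height and lateral refer to $\nu_\pm$, and ``up'' means in direction $\nu_\pm$.

Suppose first that $\nu_+\ne\nu_-$. Let $\gamma_\pm$ go up to height $\rho+10$, align all lateral coordinates, and go up to height $10k$. Along $\gamma_\pm$ the height is at least $\rho+1$ and the lateral coordinates are at most $\rho$ in modulus. If $\nu_+\perp\nu_-$, a site of $\gamma_+$ and a site of $\gamma_-$ differ by at least $1$ both in the $\nu_+$-coordinate and in the $\nu_-$-coordinate. If $\nu_+=-\nu_-$, they are at distance at least $2\rho+2$.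

Suppose now that $\nu_+=\nu_-$. Then $t_+,t_-$ have the same height, so $|t_+^\perp-t_-^\perp|\ge2$. Aligning at once could bring the two paths together, so we first move them apart. Choose a lateral unit vector $g$ with $(t_+-t_-)\cdot g\ge1$. Let $\gamma_+$ go up to height $\rho+5$, make $40$ steps along $g$, go up to height $\rho+20$, align the lateral coordinates, and go up to height $10k$. Let $\gamma_-$ go up to height $\rho+10$, align the lateral coordinates, and go up to height $10k$. Consider first the part of $\gamma_+$ up to the end of the $40$ steps. Its sites have lateral part $t_+^\perp+jg$ with $0\le j\le40$ and height at most $\rho+5$. They are at lateral distance $|t_+^\perp-t_-^\perp|+j\ge2$ from the part of $\gamma_-$ before the alignment, and they differ in height by at least $5$ from the rest of $\gamma_-$. On the remaining part of $\gamma_+$ the $g$-coordinate exceeds that of every site of $\gamma_-$ by at least $41-9-9=23$.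

In all cases $\gamma_+$ and $\gamma_-$ are separated, their endpoints $\pi_\pm$ are distinct points of $10\mathbb{Z}^d$, and all lateral coordinates on the paths are at most $\rho+40\le10k-20$ in modulus. Put $\pi'_\pm=\pi_\pm-\nu_\pm$. Let $\zeta$ agree with $\omega^*$ on $\Lambda_\rho$, and let its open sites outside $\Lambda_\rho$ be those of $\gamma_\pm\setminus\{\pi_\pm\}$. The bound on the lateral coordinates gives (i).

The activations in $J\cup\{0\}$ read and change only $\Lambda_\rho$. So on $\Lambda_\rho\cup\{t_+,t_-\}$ the graphs $E(\zeta,J)$ and $E(\omega^*,J)$ coincide, and so do $E(\zeta,J\cup\{0\})$ and $E(\omega^*,J\cup\{0\})$. The second coincidence gives (iii). For (ii), note that $t_\pm$ is the only site of $\gamma_\pm$ of height $\rho+1$, hence the only one with a neighbor in $\Lambda_\rho$. A path in $E(\zeta,J)$ from $\pi'_+$ to $\pi'_-$ would therefore leave $\gamma_+$ for the last time at $t_+$, run in $\Lambda_\rho$, and reach $\gamma_-$ at $t_-$. This would join $t_+$ to $t_-$ in $E(\omega^*,J)$.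
\end{proof}

Since activations in $J$ open sites only in $\Lambda_\rho$ and $\rho<10k-1$, part (i) has the following consequence, which is the form in which we use it:
\begin{equation}\label{eq:ports}
\text{if $v\notin Q$ is a neighbor of a vertex $u$ of $E(\zeta,J)$, then $(v,u)$ is $(\pi_+,\pi'_+)$ or $(\pi_-,\pi'_-)$.}
\end{equation}

\section{Surgery at a pivotal site}\label{sec:surgery}

\subsection{Constants}

The constants are chosen in the following order. Let $p_-=p_c/2$ and $p_+=(1+p_c)/2<1$; all site densities will lie in $[p_-,p_+]$. Choose an integer $M\ge4$, the length of the string, with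
\begin{equation}\label{eq:M}
4(2d)^4\,\frac{p_+^{M-2}}{1-p_+}\le\frac12 .
\end{equation}
Take $J,\rho,k$ from Lemma~\ref{lem:gadget}. Let
\[
T=10M+200d+200,\qquad L=30T,\qquad\kappa=100d(L+k+1),\qquad m_0=\lfloor(\kappa-9T)/10\rfloor .
\]
Here $\kappa$ is the radius of the ball in which the surgery takes place, $T$ is the depth to which a new path descends straight before it turns, two sites are regarded as far apart if their distance exceeds $L$, and $10m_0$ is the radius of the coarse grid of Section~\ref{sec:routing}. We use the inequalities
\begin{gather}
M+40d+41\le T,\qquad\kappa/d-L-12T\ge10k,\qquad\kappa-M-1\ge\kappa/d,\label{eq:c1}\\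
10dk\le\kappa-M-3,\qquad m_0\ge d(k+1)+1,\qquad\kappa-9T-10<10m_0\le\kappa-9T.\label{eq:c2}
\end{gather}
The first holds by the definition of $T$ and the last by that of $m_0$. The others follow from $\kappa=100dL+100d(k+1)$, $d\ge2$, and $12T<L$, $M+3<L$. Finally let $R=\kappa+r+2$,
\[
U_x=x+\Lambda_R,\qquad U'_x=x+\Lambda_{\kappa+2},\qquad|U|=(2R+1)^d,
\]
and fix $s_0\in(0,\frac12]$ with $(1-s_0)^{|U|}\ge\frac12$.

\subsection{Locality and the arms}

Since the rule is not monotone, changing $\omega$ near an activated site may destroy connections. We avoid this by operating only where nothing is activated. If $\Gamma\cap U_x=\emptyset$, every $y\in\Gamma$ satisfies $\|y-x\|\ge\kappa+r+3$, so $y+\Lambda_r$ is disjoint from $U'_x$. This gives the following property, which we call \emph{locality}: no site of $U'_x$ is declared open by $\Gamma$, no bond added by $\Gamma$ has an endpoint in $U'_x$, and changing $\omega$ inside $U'_x$ does not change what the sites of $\Gamma$ add.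

Let $V=\{x:R<\|x\|\le n-R\}$, so that $o\notin U_x\subset\Lambda_n$ for $x\in V$, and let
\[
\mathrm{Piv}_x=\{\Gamma\cap U_x=\emptyset,\ x\text{ is p-pivotal at }(\omega,\Gamma)\}.
\]
Until the end of Section~\ref{sec:string} we fix $n$, a site $x\in V$ and a pair $(\omega,\Gamma)\in\mathrm{Piv}_x$, and we \emph{use coordinates centered at $x$}: norms and heights of a site refer to its position relative to $x$, and $Q$, $\Lambda_\rho$, $\zeta$, $J$, $\pi_\pm$, $\pi'_\pm$ are translated by $x$. The root $o$ and the box $\Lambda_n$ stay where they were.

By locality $E(\omega^x,\Gamma)$ is $E(\omega_x,\Gamma)$ with the vertex $x$ and its nearest-neighbor edges added. Since $H_n$ holds at $(\omega^x,\Gamma)$, there is a self-avoiding path in $E(\omega^x,\Gamma)$ from $o$ whose last vertex is its only vertex outside $\Lambda_n$; take the first such path in a fixed enumeration. It passes through $x$, because $H_n$ fails at $(\omega_x,\Gamma)$. Let $\mathsf{A}$ be its part before $x$, and let $\mathsf{B}$ be its part after $x$, traversed backward. The \emph{arms} $\mathsf{A}$ and $\mathsf{B}$ are paths in $E(\omega_x,\Gamma)$ that start at $o$ and at a site outside $\Lambda_n$, and end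 at neighbors of $x$. They depend only on $(\omega_x,\Gamma)$ in $\Lambda_{n+4r}$. Let $\mathcal{C}$ be the cluster of $o$ in $E(\omega_x,\Gamma)$. Then $\mathsf{A}\subset\mathcal{C}\subset\Lambda_n$, and $\mathsf{B}$ lies in a different cluster. Two open neighbors lie in the same cluster, so $\mathsf{A}$ and $\mathsf{B}$ are separated. For a path $P$ and a vertex $v$ of $P$ we write $P[v]$ for the initial segment of $P$ up to and including $v$.

\subsection{Truncated balls}

For a unit vector $e$ and $0\le h\le M$ let
\[
D_h=D_h^e=\{v:|v|\le\kappa,\ v\cdot e\le\kappa-h\}.
\]
Thus $D_0$ is the $\ell^1$ ball of radius $\kappa$ for every $e$, and $D_h$ is the ball without its top $h$ layers in direction $e$. A site is \emph{interior} to a set $D$ if it and all its neighbors lie in $D$; such a site is separated from every set disjoint from $D$. The following facts are read off from the definition, using that a step changes the norm by exactly $1$ and the height by at most $1$.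
\begin{enumerate}
\item[(D1)] A site outside $D_h$ has norm at least $\kappa-h+1$. A site of $D_h$ with a neighbor outside $D_h$ has norm $\kappa$ or height $\kappa-h$.
\item[(D2)] If $|v|\le\kappa-1$ and $v\cdot e\le\kappa-h-1$, then $v$ is interior to $D_h$. If $|v|\le\kappa-1$ and $v\cdot e=\kappa-h$, then $v\in D_h$ and no neighbor of $v$ other than $v+e$ lies outside $D_h$.
\item[(D3)] If $v\in D_h$ and $v\cdot e>3T$, then the sites $v-te$, $1\le t\le3T$, are interior to $D_h$.
\end{enumerate}
Here (D3) follows from (D2), since each step $-e$ at positive height lowers both norm and height. Property (D2) is the reason for using the $\ell^1$ ball: from a boundary site of $D_0$, every step that lowers the norm leads to an interior site, and a site has as many such steps as it has nonzero coordinates. Call $v$ \emph{deep} if $|v|\le\kappa-M-3$. Deep sites lie in every $D_h^e$ with $h\le M$ and are separated from all sites of norm at least $\kappa-M-1$. By \eqref{eq:c2} all sites of $Q$ are deep.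

Both arms start outside $U_x$ and end at deep sites, so they enter every $D_h^e$. By locality the first vertex of an arm in $D_h^e$ is a neighbor of its predecessor, so by (D1) it has norm $\kappa$ or height $\kappa-h$.

\subsection{Good configurations}

\begin{definition}\label{def:good}
The pair $(\omega,\Gamma)\in\mathrm{Piv}_x$ is \emph{good} if there are a set $D=D_h^e$ with $0\le h\le M$, initial segments $A$ of $\mathsf{A}$ and $B$ of $\mathsf{B}$ that are disjoint from $Q$, a sign $\sigma$, and nearest-neighbor walks $\alpha,\beta$ in $D\setminus Q$ such that $\alpha$ starts at the last vertex of $A$ or at a neighbor of it and ends at $\pi_\sigma$, $\beta$ starts at the last vertex of $B$ or at a neighbor of it and ends at $\pi_{-\sigma}$, and the sets $\mathcal{A}=A\cup\alpha$ and $\mathcal{B}=B\cup\beta$ are separated. Otherwise the pair is \emph{bad}.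
\end{definition}

The segments $A$ and $B$ need not stop at their first visit to $D$. This freedom is used in Section~\ref{sec:string}. Figure~\ref{fig:surgery} shows the configuration that the next lemma produces.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.72]
\draw (4,0)--(0,4)--(-4,0)--(0,-4)--cycle;
\draw[dashed] (2.8,0)--(0,2.8)--(-2.8,0)--(0,-2.8)--cycle;
\draw[fill=gray!15] (-0.8,-0.8) rectangle (0.8,0.8);
\fill (0,0) circle (0.06) node[below left] {$x$};
\draw[very thick] (-6,0.5) .. controls (-5,3) and (-4,0.8) .. (-2.5,1.5);
\draw[very thick] (5,-3.5) .. controls (3,-2) and (2.5,-4.5) .. (1.2,-2.8);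
\draw[thick] (-2.5,1.5)--(-0.3,1.5)--(-0.3,0.3);
\draw[thick] (1.2,-2.8)--(1.2,0)--(0.3,0);
\foreach \p in {(-2.5,1.5),(1.2,-2.8),(-0.3,0.9),(0.9,0)} \fill \p circle (0.09);
\node[left] at (-6,0.5) {$A$}; \node[right] at (5,-3.5) {$B$};
\node[above] at (-1.0,1.5) {$\alpha$}; \node[right] at (1.2,-1.0) {$\beta$};
\node at (2.6,2.2) {$D$}; \node at (0.45,0.5) {$Q$};
\end{tikzpicture}
\caption{Surgery around a pivotal site $x$ (schematic, $d=2$). The initial segments $A,B$ of the two arms are kept, the ball $D$ is cleared, and separated walks $\alpha,\beta$ lead to the two ports of the gadget in the box $Q$. Inside the dashed ball of radius $10m_0$ the walks follow edges of the lattice $10\mathbb{Z}^d$. The gadget joins its ports only if $x$ is activated.}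
\label{fig:surgery}
\end{figure}

\begin{lemma}\label{lem:surgery}
If $(\omega,\Gamma)\in\mathrm{Piv}_x$ is good, there is a configuration $\omega'$, equal to $\omega$ outside $U_x$, such that $x$ is s-pivotal at $(\omega',\Gamma\cup J)$.
\end{lemma}

\begin{proof}
Clearing $D$ alone would not suffice, since open sites just outside $D$ could join $\alpha$ to $\beta$ or to the cluster of $B$. We clear one more layer. Let $D^+$ be the set of sites at $\ell^1$ distance at most $1$ from $D$; then $D^+\subset U'_x$. Put $\omega'=\omega$ outside $D^+$, and let a site of $D^+$ be open in $\omega'$ if and only if it lies in $\mathcal{A}\cup\mathcal{B}$ or is open in $\zeta$. As $\mathcal{A}\cup\mathcal{B}$ is disjoint from $Q$, we have $\omega'=\zeta$ on $Q$.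

Let $\mathcal{G}=E(\omega_x,\Gamma)$ and $\mathcal{G}'=E(\omega',\Gamma\cup J)$, with vertex sets $\mathcal{O}$ and $\mathcal{O}'$. By locality $\Gamma$ adds the same sites and bonds in both graphs, none of them touching $D^+$, while $J$ reads and changes only $\Lambda_\rho\subset Q$. We record the consequences. The restriction of $\mathcal{G}'$ to $Q$ is $E(\zeta,J)$. An edge of $\mathcal{G}'$ with an endpoint in $D$ has both endpoints in $Q$ or joins neighbors. The sets $\mathcal{O}$ and $\mathcal{O}'$ agree outside $D^+$. Since $\alpha,\beta,Q\subset D$, we have $\mathcal{O}'\cap(D^+\setminus D)\subset A\cup B\subset\mathcal{O}$, and hence $\mathcal{O}'\setminus D\subset\mathcal{O}$. All vertices of $A$ and $B$ lie in $\mathcal{O}'$, so $A$ and $B$ are paths in $\mathcal{G}'$.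

Let $Y\subset Q$ be the cluster of $\pi'_\sigma$ in $E(\zeta,J)$ and
\[
X=\big((\mathcal{C}\setminus D)\cap\mathcal{O}'\big)\cup(\mathcal{A}\cap D)\cup Y.
\]
We claim that every edge $\{u,v\}$ of $\mathcal{G}'$ with $u\in X$ has $v\in X$.
\begin{enumerate}
\item[(a)] $u,v\notin D$. Both sites lie in $\mathcal{O}$ and the edge is an edge of $\mathcal{G}$. As $u\in\mathcal{C}$, also $v\in\mathcal{C}$.
\item[(b)] $u\notin D$, $v\in D$. The sites are neighbors, so $u\in D^+\setminus D$ and $u\in A\cup B$; as $u\in\mathcal{C}$, we get $u\in A$. Then $v\notin\mathcal{B}$ by separation, and $v\notin Q$ because deep sites are separated from the complement of $D$ by (D1). So $v\in\mathcal{A}\cap D$.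
\item[(c)] $u\in D$, $v\notin D$. Now $v\in D^+\setminus D$, so $v\in A\cup B$, and $u\notin Q$ as in (b), so $u\in\mathcal{A}$. By separation $v\in A\subset\mathcal{C}$.
\item[(d)] $u,v\in D$. If both lie in $Q$, then $u\in Y$, the edge belongs to $E(\zeta,J)$, and $v\in Y$. If neither lies in $Q$, then $u\in\mathcal{A}$, $v\in\mathcal{A}\cup\mathcal{B}$, and $v\in\mathcal{A}$ by separation. If exactly one lies in $Q$, the edge is $\{\pi_\sigma,\pi'_\sigma\}$ or $\{\pi_{-\sigma},\pi'_{-\sigma}\}$ by \eqref{eq:ports}. Both ends of the first edge lie in $X$. Neither end of the second does: $\pi_{-\sigma}\in\mathcal{B}\cap D$, and $\pi'_{-\sigma}\notin Y$ by Lemma~\ref{lem:gadget}(ii).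
\end{enumerate}
Since $o\in X\subset\mathcal{C}\cup D\subset\Lambda_n$, the cluster of $o$ in $\mathcal{G}'$ lies in $\Lambda_n$, and $H_n$ fails at $(\omega',\Gamma\cup J)$. If $x$ is activated as well, Lemma~\ref{lem:gadget}(iii) joins $\pi'_\sigma$ to $\pi'_{-\sigma}$ in $Q$, and $o$ is connected through $A$, $\alpha$, the gadget, $\beta$ and $B$ to a site outside $\Lambda_n$.
\end{proof}

\section{Routing}\label{sec:routing}

This section gives a criterion for goodness that only looks at a short straight ray from the end of each arm. Once both rays have descended into the cleared ball, the remaining task is to join two given sites to the two ports by separated paths. Menger's theorem gives vertex-disjoint paths, not separated ones. We therefore route on the lattice $10\mathbb{Z}^d$, where the two notions agree.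

\subsection{The coarse graph}

A finite graph with at least three vertices is \emph{2-connected} if it stays connected after the deletion of any one vertex. \emph{Menger's theorem} implies that in a 2-connected graph, for any two sets $S_1,S_2$ of two vertices each, there are two vertex-disjoint paths from $S_1$ to $S_2$.

Let $\mathbb{G}$ be the subgraph of $\mathbb{Z}^d$ induced by
\[
\mathcal{V}=\{u:|u|\le m_0,\ \|u\|\ge k\}\setminus\{m_0e:e\text{ a unit vector}\}.
\]
The removed sites, the \emph{tips}, have a single neighbor in the ball of radius $m_0$ and would destroy 2-connectivity.

\begin{lemma}\label{lem:twoconn}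
The graph $\mathbb{G}$ is 2-connected.
\end{lemma}

\begin{proof}
We use three elementary facts. First, the union of two 2-connected graphs with at least two common vertices is 2-connected, since after a deletion both stay connected and still share a vertex. Second, if a path has its two distinct ends in a 2-connected graph $H$ and its other vertices outside $H$, then the union of $H$ and the path is 2-connected, since after a deletion every remaining inner vertex of the path still reaches a remaining end. Third, a box in $\mathbb{Z}^d$, $d\ge2$, with at least two values of each coordinate is 2-connected. Indeed, call the lines in direction $e_1$ columns and the slices orthogonal to $e_1$ layers. A deleted vertex damages one column and one layer; every other vertex lies in an intact column or an intact layer; there is at least one of each; and every intact column meets every intact layer.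

Let $H_0$ be the graph induced by the \emph{hub} $\{u:k\le\|u\|\le k+1\}$, which lies in $\mathcal{V}$ because $d(k+1)<m_0$. The hub is the union of the $2d$ boxes $S_e=\{u:k\le u\cdot e\le k+1,\ \|u\|\le k+1\}$, and $S_e\cap S_{e'}$ has at least four sites if $e\perp e'$. Adding the boxes in the order $S_{e_1},S_{e_2},S_{-e_1},S_{-e_2}$ and then the others, each new box shares at least two sites with an earlier one. So $H_0$ is 2-connected.

We show by induction on $a$ that some 2-connected subgraph $H_a$ of $\mathbb{G}$ contains the hub and all $u\in\mathcal{V}$ with $|u|\le a$. Starting from $H_{a-1}$, add the missing vertices $u$ of norm $a$; they satisfy $\|u\|\ge k+2$. First add those with at least two nonzero coordinates. Move toward $0$ by one step either a coordinate of maximal modulus or another nonzero coordinate: this gives two neighbors of $u$ of norm $a-1$ and sup norm at least $k+1$, which lie in $H_{a-1}$, and the second fact applies to the path through $u$ between them. Then add the missing vertices $u=ae$ on the axes, for which $k+2\le a\le m_0-1$. Take a unit vector $f\perp e$ and the path $u-e,\ u,\ u+f,\ u+f-e$ in $\mathbb{G}$, stopped at $u+f$ if that vertex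 is already present. Its ends are present: $u-e$ has norm $a-1$, and $u+f-e$ has norm $a$ and two nonzero coordinates. The second fact applies again. The graph $H_{m_0}$ contains all vertices of $\mathbb{G}$.
\end{proof}

A \emph{coarse edge} is the straight segment of $11$ sites between two points $10u,10u'$ with $u,u'$ neighbors. The \emph{skeleton} is the union of all coarse edges, and $10\mathbb{G}$ is the union of the coarse edges with $u,u'\in\mathcal{V}$. A path in $\mathbb{G}$ gives a nearest-neighbor path in $10\mathbb{G}$, called a \emph{coarse path}. Every site $v$ of $10\mathbb{G}$ satisfies $|v|\le10m_0$ by convexity of the norm, so it is deep. It also satisfies $\|v\|\ge10k$: for an edge of $\mathbb{G}$ in direction $e_i$, either some other coordinate has modulus at least $k$, or the $i$-th coordinates of the two ends are consecutive integers of modulus at least $k\ge1$, hence of the same sign. So $10\mathbb{G}$ is disjoint from $Q$. The ports lie in $10\mathcal{V}$, because $\pi_\pm/10$ has sup norm $k$ and norm at most $dk<m_0$.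

A skeleton site has at most one coordinate that is not a multiple of $10$, and it is an inner site of a unique coarse edge if it has one. Moving such a site off the line of its edge produces two such coordinates. This proves:
\begin{equation}\label{eq:skel}
\begin{array}{l}\text{if $|v-v'|\le1$ for skeleton sites $v,v'$, and $v$ is an inner site}\\ \text{of the coarse edge $\epsilon$, then $v'$ lies on $\epsilon$.}\end{array}
\end{equation}
Consequently coarse paths that come from vertex-disjoint paths of $\mathbb{G}$ are separated. For if $v,v'$ lie on the two paths and $|v-v'|\le1$, then either both are in $10\mathbb{Z}^d$ and hence equal, or one of them, say $v$, is an inner site of an edge $\epsilon$ of its path, and $v'$ is an end of $\epsilon$ or an inner site of $\epsilon$; in each case the paths share a vertex.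

\subsection{The routing lemma}

\begin{lemma}\label{lem:routing}
Let $D=D_h^e$ with $0\le h\le M$. Let $A,B$ be initial segments of $\mathsf{A},\mathsf{B}$, let $u_A,u_B$ be sites and $e_A,e_B$ unit vectors, and put $I_A=\{u_A-te_A:0\le t\le3T\}$ and $I_B=\{u_B-te_B:0\le t\le3T\}$. Assume:
\begin{enumerate}
\item[(R1)] $u_A$ is the last vertex of $A$ or a neighbor of it, and likewise for $u_B$ and $B$;
\item[(R2)] all sites of $A\cup B\cup\{u_A,u_B\}$ have norm at least $\kappa-M-1$;
\item[(R3)] $u_A\cdot e_A\ge\kappa/d-L$, $u_B\cdot e_B\ge\kappa/d-L$, and $I_A\cup I_B\subset D$;
\item[(R4)] $I_A$ is separated from $B$, and $I_B$ is separated from $A$;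
\item[(R5)] either {\rm(a)} $e_A=e_B$ and the lateral parts with respect to this vector satisfy $|u_A^\perp-u_B^\perp|\ge2$, or {\rm(b)} $|u_A-u_B|>L$.
\end{enumerate}
Then $(\omega,\Gamma)$ is good.
\end{lemma}

We call $A,B$ the \emph{prefixes}, $u_A,u_B$ the \emph{launch sites} and $I_A,I_B$ the \emph{rays}.

\begin{proof}
We lead a walk, called a \emph{stub}, from each launch site to a vertex of $10\mathcal{V}$ and then use Menger's theorem. On the stub from $u_A$, height and ``down'' refer to $e_A$, and likewise for $u_B$. A stub consists of a \emph{straight part} going down, possibly a \emph{sidestep}, an \emph{alignment} of all $d$ coordinates, and a \emph{descent}, which goes down from the aligned site until it first meets $10\mathcal{V}$. Let $\lambda_A,\lambda_B\in10\mathcal{V}$ be the ends of the stubs.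

\emph{Case I:} (b) holds. \emph{Case II:} (b) fails, and some lateral coordinate of $u_A-u_B$ has modulus at least $40$. In these cases both straight parts have $T$ steps and there is no sidestep.

\emph{Case III:} (b) fails, and all lateral coordinates of $u_A-u_B$ have modulus less than $40$. The heights of $u_A,u_B$ are positive and their norms lie in $[\kappa-M-1,\kappa]$, so the heights differ by at most $M+1+40d$. Let $H$ be the smaller height minus $T$, and choose a lateral unit vector $g$ with $(u_A-u_B)\cdot g\ge1$. The stub from $u_A$ goes down to height $H$ and makes a sidestep of $40$ steps along $g$. The stub from $u_B$ goes down to height $H-5$ and makes no sidestep.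

\emph{Lengths and norms.} Each straight part has at least $T$ and at most $T+M+40d+6\le2T$ steps, so it lies on its ray. Continue the descent provisionally for $8T+60$ steps. The stub then has at most $2T+40+9d+8T+60\le12T$ steps, so by (R3) and \eqref{eq:c1} its height stays at least $\kappa/d-L-12T\ge10k$. Hence all stub sites have sup norm at least $10k$, and every step down lowers the norm by $1$. The sidestep changes the norm by at most $40$, and the alignment lowers it by at most $9d$. Therefore:
\begin{enumerate}
\item[(N1)] up to the start of the descent, the norm is at least $\kappa-M-1-2T-40-9d\ge\kappa-3T\ge10m_0+2$;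
\item[(N2)] from the end of the straight part on, the norm is at most $\kappa-T+40\le\kappa-M-3$, so these sites are deep.
\end{enumerate}
The descent starts at a site $10u$ with $|u|>m_0$ by (N1), and it passes through points $10u'$ with $|u'|$ decreasing by $1$ each time and $\|u'\|\ge k$. It starts at norm at most $\kappa-T+40$, and $10(m_0-1)>\kappa-9T-20$, so within $8T+60$ steps it reaches the points with $|u'|=m_0$ and $|u'|=m_0-1$. The first of them lies in $10\mathcal{V}$ unless $u'$ is a tip, and then the second does. So the descent ends within the allotted steps. Both stubs lie in $D\setminus Q$, by (R3), (N2) and the bound on the sup norm.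

\emph{Stubs and prefixes.} The straight part of the stub from $u_A$ is separated from $B$ by (R4), and the rest is deep, hence separated from $B$ by (R2). The same holds with $A$ and $B$ interchanged.

\emph{The two stubs.} In Case I their distance is at least $L-24T=6T$. In Case II the chosen lateral coordinate changes only during the alignments, so it differs by at least $40-18=22$ between the stubs. In Case III consider first the straight part and the sidestep of the stub from $u_A$. These sites have lateral part $u_A^\perp+jg$ with $0\le j\le40$ and height at least $H$. They are at lateral distance $|u_A^\perp-u_B^\perp|+j\ge2$ from the straight part of the other stub, and the rest of the other stub has height at most $H-5$. After the sidestep the $g$-coordinates of the two stubs differ by at least $41-18=23$. So the stubs are separated, and $\lambda_A\ne\lambda_B$.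

\emph{Stubs and coarse paths.} Let $\Pi$ be a coarse path that avoids $\lambda_A$. We show that $\Pi$ is separated from the stub from $u_A$ without its end $\lambda_A$. Up to the start of the descent this follows from (N1), as $\Pi$ has norm at most $10m_0$. Let $w\ne\lambda_A$ be a site of the descent and $v$ a site of $\Pi$ with $|v-w|\le1$. The descent runs along coarse edges, and $\lambda_A$ is its only site in $10\mathcal{V}$; so none of these edges belongs to $10\mathbb{G}$. If $w$ is an inner site of such an edge $\epsilon$, then $v\in\epsilon$ by \eqref{eq:skel}. As $\epsilon$ is not an edge of $\Pi$, the site $v$ is an end of $\epsilon$ and a vertex of $\Pi$, so $v\in10\mathcal{V}$ and $v=\lambda_A$, which is excluded. If $w\in10\mathbb{Z}^d$, then $w\notin10\mathcal{V}$, so $v\ne w$, and $v$ is an inner site of an edge of $\Pi$. By \eqref{eq:skel} the site $w$ is an end of that edge, so $w\in10\mathcal{V}$, a contradiction. The same holds for the stub from $u_B$ and coarse paths that avoid $\lambda_B$.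

\emph{Completion.} By Lemma~\ref{lem:twoconn} and Menger's theorem there are two coarse paths, from $\lambda_A$ to a port $\pi_\sigma$ and from $\lambda_B$ to $\pi_{-\sigma}$, that come from vertex-disjoint paths of $\mathbb{G}$. Append them to the stubs to obtain walks $\alpha,\beta$ in $D\setminus Q$. The coarse paths are separated from each other, from the opposite stubs, and, being deep, from the prefixes. The prefixes are separated from each other, and they avoid $Q$ by (R2). So $\mathcal{A}$ and $\mathcal{B}$ are separated.
\end{proof}

\section{Bad configurations contain a straight string}\label{sec:string}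

We now carry out the program of Section~\ref{sec:lock}. A \emph{type} is a quadruple $\tau=(e,f_1,f_2,f_3)$ of unit vectors with $f_1,f_2,f_3\perp e$. There are at most $(2d)^4$ types. The \emph{string} of type $\tau$ is
\begin{equation}\label{eq:string}
w_0=\kappa e,\qquad w_i=w_{i-1}-e+f_i\ \ (i=1,2,3),\qquad w_i=w_3+(i-3)(f_3-e)\ \ (3\le i\le M).
\end{equation}

\begin{lemma}\label{lem:string}
If $(\omega,\Gamma)\in\mathrm{Piv}_x$ is bad, there are a type $\tau$ and a labeling $\{P_0,P_1\}=\{\mathsf{A},\mathsf{B}\}$ such that all sites $w_i$ of the string of type $\tau$ have norm $\kappa$ and are open in $\omega_x$, $w_i$ lies on $P_0$ for even $i$ and on $P_1$ for odd $i$, and $w_0,w_1$ are the first vertices of $P_0,P_1$ in $D_0$.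
\end{lemma}

\begin{proof}
Assume that the pair is bad. Each step below shows that a certain configuration of the arms would satisfy the hypotheses of Lemma~\ref{lem:routing}, which is symmetric in the two arms, and is therefore impossible. To check (R4) we use the following remark. If a prefix lies outside a set $D'$ except possibly for its last vertex, then a site interior to $D'$ is separated from all of the prefix except possibly the last vertex. A launch site that lies on its own arm is separated from the opposite prefix because the arms are separated. By \eqref{eq:c1}, a height of at least $\kappa/d-L$ exceeds $3T$, so (D3) applies to every ray in direction $-e$.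

\medskip\noindent\textbf{Step 0: the arms enter the ball at $w_0$ and $w_1$.} Let $v,v'$ be the first vertices of $\mathsf{A},\mathsf{B}$ in $D_0$. Then $|v|=|v'|=\kappa$ and $|v-v'|\ge2$. The prefixes $\mathsf{A}[v],\mathsf{B}[v']$ lie outside $D_0$ except for $v,v'$, so (R2) holds for them. A site of norm $\kappa$ has height at least $\kappa/d$ with respect to the unit vector that points along a coordinate of maximal modulus; call such a vector \emph{dominant}.

Suppose $|v-v'|>L$. Launch from $v$ and $v'$, each with its own dominant vector. The ray sites with $t\ge1$ have norm at most $\kappa-1$, so they are interior to $D_0$, and they are at distance more than $L-3T$ from the last vertex of the opposite prefix. Lemma~\ref{lem:routing}(b) applies, a contradiction.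

So $|v-v'|\le L$. Let $e$ be dominant for $v$; then both $v$ and $v'$ have height at least $\kappa/d-L$. If $|v^\perp-v'^\perp|\ge2$, launch from $v$ and $v'$ in direction $-e$. The ray sites with $t\ge1$ are interior to $D_0$ and at lateral distance at least $2$ from the opposite last vertex, so Lemma~\ref{lem:routing}(a) applies, a contradiction. Hence $|v^\perp-v'^\perp|\le1$. The two sites are distinct, have equal norm and positive height, so their lateral parts differ. Thus the lateral parts differ by a unit vector, the lateral norms differ by $1$, and the heights differ by $1$ in the opposite sense. We may name the two sites $w_0$ and $w_1=w_0-e+f_1$, with $f_1$ lateral and $|w_1^\perp|=|w_0^\perp|+1$. Let $P_0,P_1$ be the arms through $w_0,w_1$.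

Suppose $w_0^\perp\ne0$. Then $P_0$ can step aside: choose a lateral unit vector $g$ with $|w_0^\perp+g|=|w_0^\perp|-1$. Use $D_0$, the prefixes $P_0[w_0],P_1[w_1]$, the launch sites $w_0+g$ and $w_1$, and direction $-e$. The lateral difference of the launch sites is $g-f_1$, of norm $2$ since $g\ne f_1$. All sites of the ray from $w_0+g$ have norm at most $\kappa-1$, so they are interior to $D_0$, and they are at lateral distance $2$ from $w_1$. The sites $w_1-te$ with $t\ge1$ are interior to $D_0$, and $w_0-(w_1-te)=(1+t)e-f_1$ has norm at least $3$. Lemma~\ref{lem:routing}(a) applies, a contradiction. Hence $w_0=\kappa e$ and $w_1=(\kappa-1)e+f_1$.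

From now on $e$ is fixed, $D_h=D_h^e$, and $P_i$ means $P_0$ for even $i$ and $P_1$ for odd $i$.

\medskip\noindent\textbf{Step 1: the chain.} \emph{There are sites $w_2,\dots,w_{M+1}$ with $w_{i}=w_{i-1}-e+f_{i}$, $f_i$ lateral, $|w_i|=\kappa$, such that for $0\le h\le M$ the first vertices of $P_h$ and $P_{h+1}$ in $D_h$ are $w_h$ and $w_{h+1}$.}

For $h=0$ this is Step 0. Assume it for some $h<M$, and put $w=w_{h+1}$, a site of height $\kappa-h-1$. Since $w\in D_{h+1}\subset D_h$, the site $w$ is also the first vertex of $P_{h+1}$ in $D_{h+1}$. Let $v$ be the first vertex of $P_{h+2}=P_h$ in $D_{h+1}$. Then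
\begin{equation}\label{eq:entry}
|v|=\kappa\quad\text{or}\quad v\cdot e=\kappa-h-1 .
\end{equation}
The prefixes $P_h[v]$ and $P_{h+1}[w]$ lie outside $D_{h+1}$ except for $v$ and $w$, and all their norms are at least $\kappa-h-1\ge\kappa-M$ by (D1) and \eqref{eq:entry}. We use $D_{h+1}$, these prefixes, and the launch sites $v,w$.

Suppose $|v-w|>L$. Two sites of $D_0$ of height $\kappa-h-1$ have lateral norm at most $h+1$, so their distance is at most $2M<L$. Hence $v\cdot e\le\kappa-h-2$ and $|v|=\kappa$. Launch from $w$ in direction $-e$ and from $v$ in direction $-e'$, with $e'$ dominant for $v$. The sites $v-te'$, $1\le t\le3T$, have norm at most $\kappa-1$. Their height with respect to $e$ is at most $\kappa-h-2$ if $e'=e$ or $e'\perp e$, and at most $-\kappa/d+3T<0$ if $e'=-e$. By (D2) and (D3) all ray sites with $t\ge1$ are interior to $D_{h+1}$, and they are at distance more than $L-3T$ from the opposite last vertex. Lemma~\ref{lem:routing}(b) applies, a contradiction.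

So $|v-w|\le L$, and $v\cdot e\ge\kappa-h-1-L\ge\kappa/d-L$. If $|v^\perp-w^\perp|\ge2$, launch both rays in direction $-e$; the ray sites with $t\ge1$ are interior to $D_{h+1}$ by (D3) and at lateral distance at least $2$ from the opposite last vertex, and Lemma~\ref{lem:routing}(a) gives a contradiction. Hence $v=w-je$ or $v=w-je+f$ with $f$ a lateral unit vector, and $j\ge0$ because $v\in D_{h+1}$. Moreover $|v-w|\ge2$. If $v=w-je$, then $j\ge2$, so $|v|\le\kappa-2$ and $v\cdot e\le\kappa-h-3$, against \eqref{eq:entry}. If $v=w-je+f$, then $j\ge1$; and $j\ge2$ would give $|v|\le\kappa-1$ and $v\cdot e\le\kappa-h-3$, again against \eqref{eq:entry}. So $v=w-e+f$. Its height is $\kappa-h-2$, so $|v|=\kappa$ by \eqref{eq:entry}. Put $w_{h+2}=v$ and $f_{h+2}=f$. This completes the induction.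

Let $y_i=w_i^\perp=f_1+\dots+f_i$. Since $w_i$ has norm $\kappa$ and height $\kappa-i$, we have $|y_i|=i$.

\medskip\noindent\textbf{Step 2: straightness.} \emph{For $1\le i\le M$ we have $y_i\cdot f_i\ge i-1$.}

Let $i=h+1$ with $0\le h\le M-1$, and write $w=w_{h+1}$, $y=y_{h+1}$, $v=w_{h+2}=w-e+f$, $P=P_h$, $P'=P_{h+1}$. By Step 1, the first vertices of $P$ in $D_h$ and in $D_{h+1}$ are $w_h$ and $v$, and $w$ is the first vertex of $P'$ both in $D_h$ and in $D_{h+1}$. Let $\mathcal{F}$ be the set of lateral unit vectors $g$ with $y\cdot g\ge1$. Since $|y|=|y-f_{h+1}|+1$, we have $f_{h+1}\in\mathcal{F}$. Call $(g,g')$ an \emph{admissible pair} if $g\in\mathcal{F}$ and $g'$ is a lateral unit vector with $(y-g)\cdot g'\ge1$; then $g'\ne-g$, so $|g+g'|=2$, and $|y-g-g'|=h-1$. For $g\in\mathcal{F}$ and admissible $(g,g')$ define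
\[
\begin{array}{lll}
R_g=w+e-g, & \text{height }\kappa-h, & \text{norm }\kappa,\\
S_{g,g'}=w+e-g-g', & \text{height }\kappa-h, & \text{norm }\kappa-1,\\
Z_{g,g'}=w+2e-g-g', & \text{height }\kappa-h+1, & \text{norm }\kappa.
\end{array}
\]
Thus $R_{f_{h+1}}=w_h$, and $S_{g,g'}$ is a neighbor of both $R_g$ and $Z_{g,g'}$.

The idea is this. The arm $P'$ at $w$ can step aside to $w-g$ for any $g\in\mathcal{F}$, unless $P$ guards that site from above, at $R_g$. The arm $P$ at $R_g$ can in turn step aside to $S_{g,g'}$, unless $P'$ guards that site from above, at $Z_{g,g'}$. But then $P'$ itself can enter $D_h$ from $Z_{g,g'}$, and if $g,g'\neq f_{h+1}$ it does so at lateral distance $3$ from $w_h$, where $P$ enters. In the three applications of Lemma~\ref{lem:routing}(a) below both rays go in direction $-e$. Every prefix lies outside $D_{h+1}$ except possibly for a last vertex of norm $\kappa$, every launch site has norm at least $\kappa-1$ and height at least $\kappa-h-2\ge\kappa-M-1\ge\kappa/d$, and every launch site lies in the set $D$ that is used. So (R2) and (R3) hold, and only (R4) and (R5) need to be checked.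

($\alpha$) \emph{$R_g\in P[v]$ for every $g\in\mathcal{F}$.} Suppose not. Use $D_{h+1}$, the prefixes $P[v]$ and $P'[w]$, and the launch sites $v$ and $w-g$. Their lateral difference is $f+g$, of norm $2$, because $|y+f|=|y|+1$ excludes $f=-g$. Both prefixes lie outside $D_{h+1}$ except for their last vertices. The site $w-g$ has norm $\kappa-1$ and height $\kappa-h-1$, so by (D2) its only possible neighbor outside $D_{h+1}$ is $R_g\notin P[v]$; the later sites of its ray are interior to $D_{h+1}$; and the whole ray is at lateral distance $2$ from $v$. The sites $v-te$, $t\ge1$, are interior to $D_{h+1}$, and $w-(v-te)=(1+t)e-f$ has norm at least $3$. So the pair is good, a contradiction.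

($\beta$) \emph{$Z_{g,g'}\in P'[w]$ for every admissible pair.} Suppose not. Use $D_h$, the prefixes $P[R_g]$ and $P'[w]$, and the launch sites $S_{g,g'}$ and $w$, whose lateral difference is $-(g+g')$, of norm $2$. By ($\alpha$), and since $R_g\notin D_{h+1}$, the prefix $P[R_g]$ is a proper initial segment of $P[v]$ and lies outside $D_{h+1}$. The sites $w-te$, $t\ge1$, are interior to $D_{h+1}$, hence separated from $P[R_g]$. The prefix $P'[w]$ lies outside $D_h$ except for $w$. By (D2) the only possible neighbor of $S_{g,g'}$ outside $D_h$ is $Z_{g,g'}\notin P'[w]$; the later sites of its ray are interior to $D_h$; and the whole ray is at lateral distance $2$ from $w$. So the pair is good, a contradiction.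

($\gamma$) \emph{There is no admissible pair with $g\ne f_{h+1}$ and $g'\ne f_{h+1}$.} Suppose $(g,g')$ is one. Use $D_h$, the prefixes $P[w_h]$ and $P'[Z_{g,g'}]$, and the launch sites $w_h$ and $S_{g,g'}$. Both $g$ and $g'$ are orthogonal to $f_{h+1}$: they differ from $f_{h+1}$ by assumption, and from $-f_{h+1}$ because $y\cdot f_{h+1}\ge1$. So the lateral difference $g+g'-f_{h+1}$ has norm $3$. By ($\beta$), and since $Z_{g,g'}\notin D_h$, the prefix $P'[Z_{g,g'}]$ is a proper initial segment of $P'[w]$ and lies outside $D_h$. The sites $w_h-te$, $t\ge1$, are interior to $D_h$, hence separated from it. The prefix $P[w_h]$ lies outside $D_h$ except for $w_h$; this is the point of cutting $P$ at $w_h$, before it visits the neighbor $R_g$ of $S_{g,g'}$. The only possible neighbor of $S_{g,g'}$ outside $D_h$ is $Z_{g,g'}$, which lies on $P'$ and so not on $P$; the later sites of its ray are interior to $D_h$; and the whole ray is at lateral distance $3$ from $w_h$. So the pair is good, a contradiction.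

If the coordinates of $y$ orthogonal to $f_{h+1}$ had total modulus at least $2$, we could remove two units from them one after the other and obtain a pair excluded by ($\gamma$). So their total modulus is at most $1$, and $y\cdot f_{h+1}\ge|y|-1=h$.

\medskip\noindent\textbf{Step 3: conclusion.} Let $3\le i\le M-1$. By Step 2, $y_i\cdot f_i\ge2$. If $f_{i+1}=-f_i$, then $|y_{i+1}|=i-1$, which is false. If $f_{i+1}\perp f_i$, then $y_{i+1}\cdot f_i\ge2$, so $y_{i+1}\cdot f_{i+1}\le(i+1)-2$, against Step 2 for $i+1$. Hence $f_3=\dots=f_M$, and $w_0,\dots,w_M$ is the string of type $(e,f_1,f_2,f_3)$. The sites $w_i$ are vertices of $E(\omega_x,\Gamma)$ in $U'_x$, so they are open in $\omega_x$ by locality.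
\end{proof}

\begin{remark}
For $d=2$ no pair is bad. There $|y_2|=2$ forces $f_2=f_1$. The predecessor of $w_1$ on $P_1$ is a neighbor outside $D_0$, so it is $w_1+e=w_0+f_1$ or $w_1+f_1=w_2+e$, and both are neighbors of a site of $P_0$. For $d\ge3$ this argument is not available, because $w_1$ has further neighbors outside $D_0$.
\end{remark}

\section{The differential inequality}\label{sec:ineq}

We return to the original coordinates. In this section $P$ is a product measure with site densities in $[p_-,p_+]$ and activation density $s\in(0,s_0]$. All events depend only on the coordinates in $\Lambda_{n+4r}$, so we work on a finite probability space.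

\subsection{The cost of a string}

For $x\in V$ and a type $\tau$, let $\mathrm{Bad}_{x,\tau}$ be the event that $(\omega,\Gamma)\in\mathrm{Piv}_x$ is bad and the conclusion of Lemma~\ref{lem:string} holds with type $\tau$.

\begin{lemma}\label{lem:cost}
Let $x\in V$, $\tau=(e,f_1,f_2,f_3)$ and $z=x+(\kappa-1)e$. Then
\[
P(\mathrm{Bad}_{x,\tau})\le\frac{p_+^{M-2}}{1-p_+}\,P(z\text{ is p-pivotal}).
\]
\end{lemma}

\begin{proof}
In this proof $w_i$ and $D_0$ are translated by $x$. Let $W=\{w_3,\dots,w_M\}$, a set of $M-2$ sites determined by $x$ and $\tau$ that contains neither $x$ nor $z$. Let $(\omega,\Gamma)\in\mathrm{Bad}_{x,\tau}$, and let $\hat\omega$ be obtained from $\omega_x$ by giving the sites of $W$ arbitrary states. We claim that $z$ is p-pivotal at $(\hat\omega,\Gamma)$.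

The site $z$ is a neighbor of $w_0$ and of $w_1$, which lie in different clusters of $E(\omega_x,\Gamma)$; so $z$ is closed in $\omega_x$ and in $\hat\omega$. All sites of $W$ are open in $\omega_x$, so $\hat\omega$ arises from $\omega_x$ by closing sites in $U'_x$. By locality $E(\hat\omega,\Gamma)$ is a subgraph of $E(\omega_x,\Gamma)$, and $H_n$ fails at $(\hat\omega_z,\Gamma)=(\hat\omega,\Gamma)$. The segments $P_0[w_0]$ and $P_1[w_1]$ lie outside $D_0$ except for $w_0,w_1$, while $W\subset D_0\setminus\{w_0,w_1\}$. By locality they are paths in $E(\hat\omega^z,\Gamma)$, and together with $z$ they join $o$ to a site outside $\Lambda_n$. This proves the claim.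

Let $\mathcal{S}$ be the event that $(\omega,\Gamma)$ agrees with some element of $\mathrm{Bad}_{x,\tau}$ in all coordinates other than the states of the sites in $W\cup\{x\}$. It is independent of these states. Since $\mathrm{Bad}_{x,\tau}\subset\mathcal{S}\cap\{W\text{ open}\}$, we have $P(\mathrm{Bad}_{x,\tau})\le P(\mathcal{S})\,p_+^{M-2}$. By the claim $z$ is p-pivotal on $\mathcal{S}\cap\{x\text{ closed}\}$, an event of probability at least $P(\mathcal{S})(1-p_+)$.
\end{proof}

\subsection{Weights}

The local analysis says nothing about sites outside $V$, that is, near $o$ or near the boundary of $\Lambda_n$. We deal with them by hardly lowering the density there: the density at $v$ will be lowered in proportion to a weight $\mathsf{w}(v)\le1$ that is tiny outside $V$. A sharp cutoff would not do. Lemma~\ref{lem:cost} charges $x$ to a site $z$ at distance $\kappa-1$, and to absorb the charge the weight of $z$ must be comparable to that of $x$. So the weight has to vary slowly.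

For integers $m\ge1$ and $n\ge2m+2$ let
\[
K=\Lambda_{\lfloor n/2\rfloor}\setminus\Lambda_m,\qquad\eta=\frac{\ln2}{\kappa+1},\qquad\mathsf{w}(v)=\exp\big(-\eta\min_{u\in K}|v-u|\big).
\]
Then $\mathsf{w}=1$ on $K$, $\mathsf{w}\le1$ everywhere, and $\mathsf{w}(v)\le2\mathsf{w}(v')$ if $|v-v'|\le\kappa$. Put
\[
\Sigma_p=\sum_{v\in\Lambda_{n+4r}}\mathsf{w}(v)\,P(v\text{ is p-pivotal}),\qquad\varepsilon_{m,n}=\sum_{v\in\Lambda_{n+4r}\setminus V}\mathsf{w}(v).
\]
A site $v\notin V$ has $\|v\|\le R$, and then its distance to $K$ is at least $m-R$, or $\|v\|>n-R$, and then its distance to $K$ is at least $n/2-R$. Hence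
\begin{equation}\label{eq:eps}
\varepsilon_{m,n}\le(2R+1)^de^{-\eta(m-R)}+(2n+8r+1)^de^{-\eta(n/2-R)} .
\end{equation}

\begin{proposition}\label{prop:ineq}
There is a constant $C_3$, independent of $m$, $n$ and $s_0$, such that for all site densities in $[p_-,p_+]$ and all $s\in(0,s_0]$,
\begin{equation}\label{eq:ineq}
\Sigma_p\le2C_3\,s^{-|J|}\,\Sigma_s+2\varepsilon_{m,n}.
\end{equation}
\end{proposition}

\begin{proof}
Let $x\in V$ be p-pivotal at $(\omega,\Gamma)$. We first remove the activations near $x$; either they matter, and then one of them is s-pivotal, or they do not.

\emph{Case (i): $H_n$ fails at $(\omega^x,\Gamma\setminus U_x)$.} It holds at $(\omega^x,\Gamma)$. Deactivate the sites of $\Gamma\cap U_x$ one at a time in a fixed order, let $y\in U_x$ be the site whose removal first destroys $H_n$, and let $\Gamma'$ be the activated set just before. Then $y$ is s-pivotal at $(\omega^x,\Gamma')$. The weight of $(\omega,\Gamma)$ is at most $p_-^{-1}(s/(1-s))^{|\Gamma\setminus\Gamma'|}\le p_-^{-1}$ times that of $(\omega^x,\Gamma')$, as $s\le\frac12$. A preimage is determined by the state of $x$ and by $\Gamma\cap U_x$, so there are at most $2^{|U|+1}$. Lemma~\ref{lem:map},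 applied for each $y$, bounds the probability of this case by $C_1\sum_{y\in U_x}P(y\text{ is s-pivotal})$ with $C_1=2^{|U|+1}/p_-$.

\emph{Case (ii): $H_n$ holds at $(\omega^x,\Gamma\setminus U_x)$.} It fails at $(\omega_x,\Gamma)$, hence at $(\omega_x,\Gamma\setminus U_x)$, because $H_n$ is increasing in $\Gamma$. So $x$ is p-pivotal at $(\omega,\Gamma\setminus U_x)$. This event is independent of $\Gamma\cap U_x$, and its intersection with $\{\Gamma\cap U_x=\emptyset\}$ is $\mathrm{Piv}_x$. So the probability of this case is at most $(1-s)^{-|U|}P(\mathrm{Piv}_x)\le2P(\mathrm{Piv}_x)$.

On the good part of $\mathrm{Piv}_x$ use the map $(\omega,\Gamma)\mapsto(\omega',\Gamma\cup(x+J))$ of Lemma~\ref{lem:surgery}. It changes $\omega$ only in $U_x$, which costs a factor of at most $\min(p_-,1-p_+)^{-|U|}$ in the weight. It activates the $|J|$ sites of $x+J\subset U_x$, none of which was activated, which costs a factor $((1-s)/s)^{|J|}\le s^{-|J|}$. The image determines $\Gamma$ and the states outside $U_x$, so there are at most $2^{|U|}$ preimages. Hence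
\[
P(\mathrm{Piv}_x,\text{ good})\le C_2\,s^{-|J|}P(x\text{ is s-pivotal}),\qquad C_2=\big(2/\min(p_-,1-p_+)\big)^{|U|}.
\]
By Lemma~\ref{lem:string} the bad part of $\mathrm{Piv}_x$ is the union of the events $\mathrm{Bad}_{x,\tau}$. For each type the map $x\mapsto z=x+(\kappa-1)e$ is injective, $z\in U_x\subset\Lambda_n$, and $\mathsf{w}(x)\le2\mathsf{w}(z)$. So Lemma~\ref{lem:cost} gives
\[
\sum_{x\in V}\mathsf{w}(x)P(\mathrm{Piv}_x,\text{ bad})\le(2d)^4\,\frac{p_+^{M-2}}{1-p_+}\cdot2\Sigma_p .
\]
Now sum over $x\in V$, using $\mathsf{w}\le1$ in the first two bounds and the fact that each $y$ lies in at most $|U|$ boxes $U_x$. With $C_3=|U|C_1+2C_2$ and \eqref{eq:M},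
\[
\sum_{x\in V}\mathsf{w}(x)P(x\text{ is p-pivotal})\le C_3s^{-|J|}\Sigma_s+4(2d)^4\frac{p_+^{M-2}}{1-p_+}\Sigma_p\le C_3s^{-|J|}\Sigma_s+\tfrac12\Sigma_p .
\]
The sites outside $V$ contribute at most $\varepsilon_{m,n}$ to $\Sigma_p$. Thus $\Sigma_p\le\varepsilon_{m,n}+C_3s^{-|J|}\Sigma_s+\frac12\Sigma_p$, and $\Sigma_p$ is a finite sum.
\end{proof}

The order of the constants matters here. The number $C_3$ grows with $M$, but the coefficient of $\Sigma_p$ on the right depends only on $d$, $p_+$ and $M$, not on the radius $\kappa$.

\section{Proof of Theorems~\ref{thm:main} and~\ref{thm:multi}}\label{sec:final}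

Let $b'=|J|+1\le b$; under the hypothesis of Theorem~\ref{thm:main}, $b'=b=1$. Put $c=1/(4b'C_3)$, and decrease $s_0$ if necessary so that $cs_0^{b'}\le p_c/2$; this does not affect $C_3$. Let $s\in(0,1]$ and $s_*=\min(s,s_0)$. We show that $\mathbb{P}_{p,s}$ percolates for all $p>p_c-cs_*^{b'}$. Since $s_*^{b'}\ge s_*^b$, this proves both theorems.

For $p>p_c$ there is nothing to prove, since $E(\omega,\Gamma)$ contains $\omega$ as a subgraph. Let $p\in(p_c-cs_*^{b'},p_c]$ and $p_2=p_c+\min\{cs_*^{b'},(1-p_c)/2\}$. Then
\begin{equation}\label{eq:range}
p_-\le p\le p_c<p_2\le p_+,\qquad0<p_2-p\le2cs_*^{b'}=\frac{s_*^{b'}}{2b'C_3}.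
\end{equation}
Let $\theta_\infty>0$ be the probability that $o$ lies in an infinite open cluster in site percolation of density $p_2$.

\emph{Interpolation.} For $t\in[0,1]$ let $\theta_n(t)$ be the probability of $H_n$ under the product measure with activation density $s_*t$ and site densities
\[
p_v(t)=p_2-\mathsf{w}(v)(p_2-p)\,t^{b'}\in[p,p_2].
\]
The power $t^{b'}$ is chosen so that the factor $t^{b'-1}$ in its derivative cancels the factor $t^{-|J|}$ that \eqref{eq:ineq} produces at activation density $s_*t$. The function $\theta_n$ is a polynomial. Since $p_v'(t)\le0$, the chain rule, \eqref{eq:russo}, \eqref{eq:ineq} and \eqref{eq:range} give for $0<t\le1$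
\begin{align*}
\theta_n'(t)&\ge s_*\Sigma_s-b't^{b'-1}(p_2-p)\,\Sigma_p\\
&\ge\Big(s_*-2b'C_3(p_2-p)\,s_*^{-(b'-1)}\Big)\Sigma_s-2b'\varepsilon_{m,n}\ \ge\ -2b'\varepsilon_{m,n}.
\end{align*}
At $t=0$ nothing is activated and all densities equal $p_2$, so $\theta_n(0)\ge\theta_\infty$ and $\theta_n(1)\ge\theta_\infty-2b'\varepsilon_{m,n}$. Fix $m$ so large that the first term in \eqref{eq:eps} is at most $\theta_\infty/(8b')$. The second term tends to $0$ as $n\to\infty$. So $\theta_n(1)\ge\theta_\infty/2$ for all large $n$.

\emph{Removing the inhomogeneity.} At $t=1$ the density equals $p$ on $K$ and is larger elsewhere. We cannot simply lower it to $p$, because $H_n$ is not monotone in $\omega$, and because lowering densities is the unfavorable direction even for monotone rules. The region outside $\Lambda_{\lfloor n/2\rfloor}$ is removed by looking at smaller boxes, and the fixed box $\Lambda_m$ by absolute continuity. A site $v\in\Lambda_m$ has $\ell^1$ distance $m+1-\|v\|$ from $K$, so its density at $t=1$ is $p_2-e^{-\eta(m+1-\|v\|)}(p_2-p)$, which does not depend on $n$. Let $\mu$ be the product measure on all of $\mathbb{Z}^d$ with these site densities on $\Lambda_m$, site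 density $p$ elsewhere, and activation density $s_*$. It agrees on $\Lambda_{\lfloor n/2\rfloor}$ with the measure at $t=1$. Given $n'$, take $n$ large with $n'+4r\le\lfloor n/2\rfloor$. Then $H_{n'}\supset H_n$, and $H_{n'}$ depends only on the coordinates in $\Lambda_{\lfloor n/2\rfloor}$, so $\mu(H_{n'})\ge\theta_n(1)\ge\theta_\infty/2$. Letting $n'\to\infty$, we find that $o$ lies in an infinite cluster of $E(\omega,\Gamma)$ with $\mu$-probability at least $\theta_\infty/2$. The product measures $\mu$ and $\mathbb{P}_{p,s_*}$ differ only in the finitely many site densities on $\Lambda_m$, all of which lie in $[p_-,p_+]\subset(0,1)$, so they have the same null sets. Thus $\mathbb{P}_{p,s_*}$ percolates. Finally, couple the activated sets of densities $s_*\le s$ so that the first is contained in the second. Since $E(\omega,\Gamma)$ increases with $\Gamma$, the law $\mathbb{P}_{p,s}$ percolates as well. \qed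

\begin{thebibliography}{9}

\bibitem{AG} \emph{Aizenman--Grimmett Essential Enhancements}, \texttt{https://www.emergentmind.com/\allowbreak topics/\allowbreak aizenman-grimmett-essential-enhancements}.

\bibitem{BH} Broadbent and Hammersley, 1957.

\bibitem{Gr} Grimmett, \emph{Percolation}.

\end{thebibliography}
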